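\title{Global regularity for wave systems with bounded smooth nonlinearity in ten space dimensions}

\begin{abstract}
We consider systems $\Box u=f(u)$ on $\mathbf R^{1+d}$, where $u$ takes values in $\mathbf R^m$ and $f$ is smooth, vanishes at the origin and has bounded derivatives of every positive order. We prove that for $d=10$ all smooth data have a unique global smooth solution. Together with the known blow-up examples for $d\ge 11$, this shows that global regularity holds for the whole class exactly when $d\le 10$. The proof splits a hypothetical singular solution into pieces localized in frequency and in Duhamel time lag. A frequency $M$ can be forced only by pieces whose gradient is essentially as large as $M$. This yields a system of inequalities between three extremal exponents of the solution, and in ten dimensions the system has no solution.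
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\Box=-\partial_t^2+\sum_{i=1}^d\partial_{x_i}^2$ be the d'Alembertian on $\mathbf R^{1+d}$. We study the Cauchy problem
\begin{equation}\label{eq:cauchy}
\Box u=f(u),\qquad u(0)=g_0,\qquad \partial_tu(0)=g_1,
\end{equation}
for a field $u$ with values in $\mathbf R^m$. The data $g_0,g_1\colon\mathbf R^d\to\mathbf R^m$ are smooth, with no decay assumed, and $f\colon\mathbf R^m\to\mathbf R^m$ is smooth with $f(0)=0$ and all derivatives bounded. The sine-Gordon equation $\Box u=\sin u$ is the model. A smooth solution is \emph{global} if it extends to a smooth solution on $[0,\infty)\times\mathbf R^d$. It \emph{blows up in finite time} if, for some finite $T>0$, it is smooth on $[0,T)\times\mathbf R^d$ but does not extend to a smooth solution on $[0,T']\times\mathbf R^d$ for any $T'\ge T$.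

The first guess is that blow-up never occurs. The nonlinearity is globally Lipschitz, so solutions independent of $x$, which solve $u''=-f(u)$, grow at most exponentially; so does the energy of a solution with compactly supported data; and for linear $f$ there is nothing to prove. The difficulty is regularity. Since $|\nabla f(u)|\le C|\nabla u|$, the energy bound puts $f(u)$ in $H^1$, and solving the wave equation then puts $u$ in $H^2$. The next step needs $\nabla^2 f(u)=f'(u)\nabla^2u+f''(u)(\nabla u,\nabla u)$ in $L^2$, which calls for $\nabla u\in L^4$, and $H^1(\mathbf R^d)\subset L^4(\mathbf R^d)$ only for $d\le4$. In high dimensions this leaves room for a solution with little energy at high frequency to focus, reach a large gradient, and through $f$ force a still higher frequency.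

Two known results frame the question. For $d\le9$ it follows from the work of Heinz, Pecher, Brenner and von Wahl that all smooth data have smooth solutions. For every $d\ge11$ there are an $m$ (one can take $m=2$) and a nonlinearity with all derivatives bounded for which some solutions blow up in finite time; so the first guess is wrong in high dimensions. The intermediate case is the open problem that we take from \cite{problem}: \emph{for $d=10$, is the solution of \eqref{eq:cauchy} global for all $m$, $f$ and smooth data, or does some solution blow up in finite time?} We prove the former. We use the hypothesis on $f$ in the following form, which does not require $f$ itself to be bounded: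
\begin{itemize}
\item[(H)] $f\in C^\infty(\mathbf R^m;\mathbf R^m)$, $f(0)=0$, and every partial derivative of $f$ of order at least one is bounded.
\end{itemize}

\begin{theorem}\label{thm:main}
Let $d=10$ and $m\ge1$, let $f$ satisfy {\rm(H)}, and let $g_0,g_1$ be smooth. Then \eqref{eq:cauchy} has a unique smooth solution on $[0,\infty)\times\mathbf R^{10}$. In particular, no solution blows up in finite time.
\end{theorem}

\begin{theorem}\label{thm:more}
\begin{enumerate}
\item[(i)] Theorem~\ref{thm:main} holds in every dimension $1\le d\le10$. Combined with the blow-up result for $d\ge11$ quoted above: all systems in the class have global smooth solutions for all smooth data if and only if $d\le10$.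
\item[(ii)] For $d\le10$ the same conclusion holds for $\Box u=f(t,x,u)$ if $f\in C^\infty(\mathbf R^{1+d}\times\mathbf R^m;\mathbf R^m)$ and, for each compact $\Omega\subset\mathbf R^{1+d}$, all partial derivatives of $f$ in $(t,x,u)$ of order at least one are bounded on $\Omega\times\mathbf R^m$.
\end{enumerate}
\end{theorem}

The three parts of (H) play different roles. The bound on the first derivatives gives uniqueness, the energy bound and the cheap estimates \eqref{eq:F2} and Lemma~\ref{lem:pointwise}(i). It cannot be dropped: for $f(u)=-u^2$, whose derivatives of order at least two are bounded, $u=6(T-t)^{-2}$ blows up in every dimension. The bounds on the higher derivatives enter at one point, Lemma~\ref{lem:pointwise}(ii), which is the heart of the proof. The normalization $f(0)=0$ keeps compactly supported data compactly supported, and Theorem~\ref{thm:more}(ii) removes it. The known result for $d\le9$ is not used.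

Section~\ref{sec:idea} shows the mechanism on two computations that are not used later. Section~\ref{sec:prelim} reduces Theorem~\ref{thm:main} to an $L^\infty$ bound. Sections~\ref{sec:pieces}--\ref{sec:ineq} derive inequalities between the exponents of an unbounded solution, Section~\ref{sec:algebra} shows that they are incompatible, and Section~\ref{sec:more} proves Theorem~\ref{thm:more}.

\section{The mechanism in two computations}\label{sec:idea}

\subsection{Which frequencies does $f(w)$ contain?}\label{sub:example}
Take one space variable, $w(x)=a\sin(Nx)$ with $a>0$, and the nonlinearity $e^{iw}$, whose real and imaginary parts are $\cos w$ and $\sin w$. Then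
\[
e^{iw(x)}=\sum_{n\in\mathbf Z}c_ne^{inNx},\qquad c_n=\frac1{2\pi}\int_0^{2\pi}e^{i(a\sin\theta-n\theta)}\,d\theta .
\]
The integrand is entire and $2\pi$-periodic, so for $n>0$ we may integrate along $\theta-i$ instead; there $|e^{-in(\theta-i)}|=e^{-n}$ and $|e^{ia\sin(\theta-i)}|=e^{a\cos\theta\sinh1}$. For $n<0$ we shift in the opposite direction. Since $\sinh 1<6/5$,
\[
|c_n|\le e^{a\sinh1-|n|}\le e^{-2|n|/5}\qquad\text{whenever }|n|\ge2a .
\]
In terms of the output frequency $M=|n|N$: the frequency $M$ is exponentially small in $M/N$ unless $\sup|w'|=aN$ exceeds $M/2$. The threshold is of the right order. Parseval's identity for $e^{ia\sin\theta}$ and its derivative gives $\sum|c_n|^2=1$ and $\sum n^2|c_n|^2=a^2/2$. The terms $|n|\le a/2$ contribute at most $a^2/4$ to the second sum and the terms $|n|\ge 2a$ contribute $o(1)$ as $a\to\infty$, so $\sum_{a/2<|n|<2a}|c_n|^2\ge1/16-o(1)$.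

Two features carry over to the general case. What opens the frequency $M$ is a gradient of size $M$. And the smallness below the threshold is measured by the gap $M/N$, so it is useful only for inputs of frequency $N\le M^{1-\delta}$.

\subsection{Energy alone: dimensions up to seven}\label{sub:seven}
The following computation ignores logarithms and arbitrarily small powers of the frequency. Let $u$ be a solution in dimension $d$ with compactly supported data on a bounded time interval. Let $u_N$ and $F_M$ be the parts of $u$ and $f(u)$ at dyadic frequencies $N$ and $M$, and take suprema in time of all norms. Let $h$ be the best exponent in $\|F_M\|_2\lesssim M^{-1-h}$; the energy bound gives $h\ge0$. Solving the wave equation gains one derivative, and Bernstein's inequality costs $N^{d/2}$: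
\[
\|\nabla u_N\|_2\lesssim N^{-1-h},\qquad \|u_N\|_\infty\lesssim N^{d/2-2-h},\qquad\|\nabla u_N\|_\infty\lesssim N^{d/2-1-h}.
\]
So $u$ is bounded if $h>d/2-2$. Suppose that $h\le d/2-2$, which already requires $d\ge4$. Replacing $u$ in $f(u)$ by its part of frequency well below $M$ costs $M^{-2-h}$ in $L^2$, a full power less than the size of $F_M$. By \S\ref{sub:example}, what remains is negligible except where some $u_N$ with $N\ll M$ has gradient at least $M$, and there it is at most $|\nabla u_N|/M$. Such an $N$ satisfies $N^{d/2-1-h}\gtrsim M$, so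
\[
M\|F_M\|_2\lesssim\|\nabla u_N\|_2\lesssim N^{-1-h}\lesssim M^{-(1+h)/(d/2-1-h)} .
\]
As $h$ is the best exponent, $h(d/2-1-h)\ge1+h$, that is,
\[
h\,\bigl(\tfrac d2-2-h\bigr)\ge1 .
\]
The two factors are nonnegative with sum $d/2-2$, so the product is at most $(d/4-1)^2$, which is less than $1$ for $4\le d\le7$. This is the pattern of the whole proof: define extremal exponents, feed their definitions back through the equation, and find that the resulting inequalities contradict each other.

\subsection{What ten dimensions require}\label{sub:ten}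
For $d=10$ the inequality reads $h(3-h)\ge1$, which holds for instance at $h=1$. The loss is in Bernstein's inequality, which allows all of $u_N$ to concentrate in a ball of radius $1/N$. We replace it by the true growth rate $N^A$ of the amplitude and look for an upper bound on $A$ from dispersion. The value of $u_M$ at a point is an integral of $F_M$ over a $1/M$-neighborhood of the backward light cone. The contribution of the time lags $\tau\sim r$ is small for small $r$ because little time is available. It is small for large $r$ because the fundamental solution decays and because a shell of thickness $1/M$ sees only the fraction $N/M$ of the energy of a wave of frequency $N$. The second effect gives a bound of the form $M^{3/2-D}r^{-7/2}$ and a third exponent $D$. It also feeds back: a contribution with large amplitude must have a short lag $r$, and a short lag means small energy. For this reason we decompose $u$ in the lag as well as in frequency.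

\section{Reduction to an $L^\infty$ bound, and linear tools}\label{sec:prelim}

Throughout, $\Lambda$ is a Lipschitz constant of $f$, and $\nabla$ is the spatial gradient.

\subsection{Uniqueness and compactly supported data}

\begin{lemma}\label{lem:cone}
Let $d\ge1$ and let $w$ be smooth on the cone $\Gamma=\{(t,x):0\le t\le t_0,\ |x-x_0|\le t_0-t\}$, with $|\Box w|\le\Lambda|w|$ on $\Gamma$ and $w=\partial_tw=0$ on $\Gamma\cap\{t=0\}$. Then $w=0$ on $\Gamma$.
\end{lemma}

\begin{proof}
Let $e=\frac12(|w_t|^2+|\nabla w|^2+|w|^2)$ and $E(t)=\int_{B(x_0,t_0-t)}e\,dx$. From $\partial_te=w_t\cdot(w-\Box w)+\sum_i\partial_i(w_t\cdot\partial_iw)$ and the divergence theorem,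
\[
E'(t)=\int_{B}w_t\cdot(w-\Box w)\,dx+\int_{\partial B}(w_t\cdot\partial_\nu w-e)\,dS\le(1+\Lambda)E(t),
\]
because $|w_t\cdot\partial_\nu w|\le e$. Since $E(0)=0$, Gronwall's inequality gives $E=0$.
\end{proof}

The difference of two smooth solutions of $\Box u=f(u)$ satisfies $|\Box(u-\tilde u)|\le\Lambda|u-\tilde u|$. Hence two solutions whose data agree on the base of a cone agree in the cone. This gives uniqueness; it shows that a global solution extends every smooth solution with the same data; and, by comparison with the solution $0$, it shows that data supported in $B(0,R_0)$ give a solution supported in $\{|x|\le R_0+t\}$.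

It also reduces Theorem~\ref{thm:main} to data in $C_c^\infty$. Let $\chi\in C_c^\infty$ equal $1$ on $B(0,1)$, and let $u^R$ be the global solution with data $\chi(x/R)(g_0,g_1)$. For $R<R'$ the solutions $u^R$ and $u^{R'}$ agree on the cone $\{|x|<R-t\}$. These cones exhaust $[0,\infty)\times\mathbf R^{10}$, so the $u^R$ patch to a global smooth solution with data $(g_0,g_1)$.

\subsection{The continuation criterion}
From now until Section~\ref{sec:more}, $d=10$ and $g_0,g_1\in C_c^\infty$. We recall the local theory. For an integer $s\ge6$, the space $H^s(\mathbf R^{10})$ is an algebra embedded in $L^\infty$, and Moser's estimate states that $\|\Psi(u)\|_{H^s}\le C(s,\Psi,\|u\|_\infty)\|u\|_{H^s}$ for smooth $\Psi$ with $\Psi(0)=0$. Applied to $\Psi=f'-f'(0)$ in $f(u)-f(v)=\int_0^1f'(v+\theta(u-v))\,d\theta\,(u-v)$, it shows that $f$ is Lipschitz on bounded subsets of $H^s$. The linear energy inequality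
\[
\|u(t)\|_{H^s}+\|u_t(t)\|_{H^{s-1}}\le C(1+t)\Bigl(\|g_0\|_{H^s}+\|g_1\|_{H^{s-1}}+\int_0^t\|\Box u(t')\|_{H^{s-1}}\,dt'\Bigr)
\]
and Picard iteration then give a unique local solution in $H^s\times H^{s-1}$, on a time interval bounded below in terms of the norm of the data. On a bounded time interval on which $u$ is bounded, Moser's estimate and Gronwall's inequality bound the $H^s\times H^{s-1}$ norm for every $s$, so the solution continues in every $H^s$. Hence the maximal time of existence $T$ is the same for all $s\ge6$; the solution is smooth on $[0,T)\times\mathbf R^{10}$, since $u_{tt}=\Delta u-f(u)$ converts spatial into temporal regularity; and if $T<\infty$ then $u$ is unbounded. We assume $T<\infty$ and reach a contradiction by proving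
\begin{equation}\label{eq:goal}
\sup_{[0,T)\times\mathbf R^{10}}|u|<\infty .
\end{equation}

For a function $G$ on $[0,T)\times\mathbf R^{10}$ we write $\|G\|_p=\sup_{0\le t<T}\|G(t)\|_{L^p(\mathbf R^{10})}$. The computation in Lemma~\ref{lem:cone}, on the whole space and with $|f(u)|\le\Lambda|u|$, bounds the energy of $u$ on $[0,T)$. Since the supports of the $u(t)$ lie in a fixed ball, the Cauchy--Schwarz inequality also bounds the $L^1$ norm:
\begin{equation}\label{eq:energy}
\|u\|_1+\|u\|_2+\|\nabla u\|_2<\infty .
\end{equation}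

\subsection{Frequency projections}
Fix a radial $\eta\in C_c^\infty(\mathbf R^{10})$ with values in $[0,1]$, equal to $1$ for $|\xi|\le1$ and to $0$ for $|\xi|\ge2$, and put $\varphi(\xi)=\eta(\xi)-\eta(2\xi)$, which is supported in $\frac12\le|\xi|\le2$. The letters $M,N,Q$ denote dyadic numbers $1,2,4,\dots$. Let $P_1$ be the Fourier multiplier in $x$ with symbol $\eta(\xi)$ and $P_N$, $N\ge2$, the one with symbol $\varphi(\xi/N)$. Then $\sum_{N\le Q}P_N$ has symbol $\eta(\xi/Q)$ and $\sum_NP_N=1$. Let $\tilde P_1$ have symbol $\eta(\xi/2)$ and let $\tilde P_N$, $N\ge2$, have symbol $\tilde\varphi(\xi/N)$, where $\tilde\varphi$ is radial, smooth, supported in $\frac14\le|\xi|\le4$ and equal to $1$ on the support of $\varphi$. Thus $\tilde P_NP_N=P_N$. We write $u_N=P_Nu$, $u_{\le Q}=\sum_{N\le Q}u_N$ and $u_{>Q}=u-u_{\le Q}$.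

If $\mu\in C_c^\infty(\mathbf R^{10})$, the multiplier with symbol $\mu(\xi/N)$ is convolution with $N^{10}\check\mu(N\,\cdot)$, and
\begin{equation}\label{eq:schwartz}
|N^{10}\check\mu(Ny)|\le C_{\mu,L'}\,N^{10}(1+N|y|)^{-L'}\qquad\text{for every }L' .
\end{equation}
Such multipliers are bounded on every $L^p$, uniformly in $N$. Let $S(\tau)=\sin(\tau\sqrt{-\Delta})/\sqrt{-\Delta}$. If $\psi=\tilde P_N\psi$, then
\begin{equation}\label{eq:bernstein}
\|\psi\|_\infty\le CN^5\|\psi\|_2,\qquad\|\nabla\psi\|_\infty\le CN\|\psi\|_\infty,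
\end{equation}
by the Cauchy--Schwarz and Young inequalities applied to the kernels of $\tilde P_N$ and $\nabla\tilde P_N$. If moreover $N\ge2$, Plancherel's theorem gives $\|\psi\|_2\le4N^{-1}\|\nabla\psi\|_2$ and $\|S(\tau)\psi\|_2\le4N^{-1}\|\psi\|_2$. For every $\psi\in L^2$ it gives $\|\nabla S(\tau)\psi\|_2\le\|\psi\|_2$.

Duhamel's formula for $u_{tt}-\Delta u=-f(u)$ reads
\begin{equation}\label{eq:duhamel}
u(t)=u_{\rm lin}(t)-\int_0^tS(\tau)f(u(t-\tau))\,d\tau,\qquad u_{\rm lin}(t)=\cos(t\sqrt{-\Delta})g_0+S(t)g_1 .
\end{equation}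
We call $\tau$ the \emph{lag}. The data are Schwartz functions, so $\|P_Nu_{\rm lin}\|_2+\|\nabla P_Nu_{\rm lin}\|_\infty\le C_KN^{-K}$ for every $K$.

\subsection{The dispersive kernel bound}
The only input beyond energy is that a wave of frequency $N$ emitted from a point lives, after a lag $\tau$, on a shell of radius $\tau$ and thickness $1/N$, with the corresponding decay.

\begin{lemma}\label{lem:kernel}
For $N\ge2$, $\tau\ge0$ and every integer $L\ge0$, the convolution kernel $G_N(\tau,\cdot)$ of $S(\tau)\tilde P_N$ satisfies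
\[
|G_N(\tau,x)|\le C_L\,N^9(1+N\tau)^{-9/2}\bigl(1+N\bigl||x|-\tau\bigr|\bigr)^{-L}.
\]
\end{lemma}

\begin{proof}
Let $G(\tau,x)=(2\pi)^{-10}\int e^{ix\cdot\xi}\sin(\tau|\xi|)|\xi|^{-1}\tilde\varphi(\xi)\,d\xi$. The substitution $\xi\mapsto N\xi$ gives $G_N(\tau,x)=N^9G(N\tau,Nx)$, so it suffices to prove $|G(\tau,x)|\le C_L(1+\tau)^{-9/2}(1+||x|-\tau|)^{-L}$. In polar coordinates,
\[
G(\tau,x)=\int_0^\infty\sin(\tau s)\,\beta(s)\,J(sx)\,ds,\qquad J(y)=\int_{S^9}e^{iy\cdot\omega}\,d\omega,
\]
with $\beta$ smooth and supported in $[\frac14,4]$. Integration by parts shows that $|\int e^{i\omega s}\gamma(s)\,ds|\le C_j(1+|\omega|)^{-j}\max_{i\le j}\sup|\gamma^{(i)}|$ for real $\omega$ and $\gamma$ supported in $[\frac14,4]$.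

If $|x|\le1$, all $s$-derivatives of $\beta(s)J(sx)$ are bounded, so $|G|\le C(1+\tau)^{-L-5}$. This suffices because $1+||x|-\tau|\le2+\tau$.

If $|x|\ge1$, we use the standard asymptotics of the Fourier transform of surface measure: for $|y|\ge\frac14$, $J(y)=\sum_\pm e^{\pm i|y|}b_\pm(|y|)$ with $|b_\pm^{(j)}(\ell)|\le C_j\ell^{-9/2-j}$. On the support of $\beta$ this gives $|\partial_s^j[b_\pm(s|x|)]|\le C_j|x|^{-9/2}$. The four phases are $e^{i(\pm\tau\pm|x|)s}$, and $|\pm\tau\pm|x||\ge||x|-\tau|$ for all choices of sign. Hence $|G|\le C|x|^{-9/2}(1+||x|-\tau|)^{-L-5}$, and $1+\tau\le(1+|x|)(1+||x|-\tau|)$ converts $|x|^{-9/2}$ into $(1+\tau)^{-9/2}$.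
\end{proof}

From now on $L=40$.

\section{Pieces of the solution and the exponents $h$, $A$, $D$}\label{sec:pieces}

\subsection{The energy exponent}
Let $F_M=P_Mf(u)$ and
\[
h=\sup\Bigl\{\kappa\in\mathbf R:\ \sup_{M\ge2}M^{1+\kappa}\|F_M\|_2<\infty\Bigr\}.
\]
Since $\|F_M\|_2\le4M^{-1}\|\nabla f(u)\|_2\le CM^{-1}\|\nabla u\|_2$, the energy bound \eqref{eq:energy} gives $h\ge0$; thus $h$ measures how much faster the forcing decays in frequency than energy predicts. If $\kappa<h$, then \eqref{eq:duhamel} gives, for $N\ge2$,
\begin{equation}\label{eq:uN}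
\|F_N\|_2\le C_\kappa N^{-1-\kappa},\qquad\|u_N\|_2\le\|P_Nu_{\rm lin}\|_2+4TN^{-1}\|F_N\|_2\le C_\kappa N^{-2-\kappa}.
\end{equation}
If $h>3$, take $3<\kappa<h$; then \eqref{eq:bernstein} gives $\|u\|_\infty\le C\|u\|_2+C\sum_{N\ge2}N^{3-\kappa}<\infty$, which is \eqref{eq:goal}. So we assume
\[
0\le h\le3
\]
and derive a contradiction.

\subsection{Constants}
Fix a parameter $\delta>0$, smaller than an absolute constant that is decreased finitely many times below. At the end $\delta\to0$, so two kinds of constants must be kept apart. The letters $C,c>0$ and the threshold $M_0$ may depend on $T$, the data, $f$ and $\delta$, but not on $t$, $x$, frequencies or the lag scale $r$. The symbol $O(\delta)$ denotes a quantity bounded in absolute value by an \emph{absolute} constant times $\delta$. A maximum over the empty set is $0$.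

\subsection{Pieces}
The gain found in \S\ref{sub:example} needs a gap between input and output frequency. For $M\ge2$ let $Q=Q(M)$ be the largest dyadic number not exceeding $M^{1-\delta}$, so that $\frac12M^{1-\delta}<Q\le M^{1-\delta}$, and split $F_M=F_M^{(1)}+F_M^{(2)}$ with
\[
F^{(1)}_M=P_Mf(u_{\le Q}),\qquad F^{(2)}_M=P_M\bigl(f(u)-f(u_{\le Q})\bigr).
\]
The second part is small for a cheap reason. By the Lipschitz bound, \eqref{eq:uN} with $\kappa=h-\delta$, and $(1-\delta)(2+h-\delta)\ge2+h-6\delta$,
\begin{equation}\label{eq:F2}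
\|F_M^{(2)}\|_2\le\Lambda\sum_{N>Q}\|u_N\|_2\le CQ^{-2-h+\delta}\le CM^{-2-h+O(\delta)},
\end{equation}
and therefore $\|F^{(1)}_M\|_2\le\|F_M\|_2+\|F_M^{(2)}\|_2\le CM^{-1-h+O(\delta)}$.

Next we decompose the lag dyadically, starting at the wavelength. For $N\ge2$ let $r$ run over the value $r=1/N$, with $I_r=[0,1/N]$, and the values $r=2^k/N<2T$, $k\ge1$, with $I_r=(r/2,r]$. The largest $r$ is at least $T$, since $2r\ge2T$; so these disjoint intervals cover $[0,T)$. Also $1/N\le r\le C$ and $|I_r|\le r$. A \emph{piece of type $i$} is a triple $\pi=(N,r,i)$ with $i\in\{1,2\}$, together with the function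
\[
u_\pi(t)=u^{(i)}_{N,r}(t)=-\int_{I_r\cap[0,t]}S(\tau)F_N^{(i)}(t-\tau)\,d\tau .
\]
By \eqref{eq:duhamel},
\begin{equation}\label{eq:decomp}
u_N=P_Nu_{\rm lin}+\sum_r\bigl(u^{(1)}_{N,r}+u^{(2)}_{N,r}\bigr)\qquad(N\ge2).
\end{equation}
Each piece satisfies $\tilde P_Nu_\pi=u_\pi$, and at most $C\log^2M$ pieces have $N\le M$. We record two numbers for each piece, its amplitude and its energy norm:
\[
a_\pi=\|u_\pi\|_\infty,\qquad e_\pi=\|\nabla u_\pi\|_2 .
\]
Since $e_\pi\le r\|F_N^{(i)}\|_2$ and $a_\pi\le CN^5\|u_\pi\|_2\le CN^4e_\pi$,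
\begin{align}
e_\pi&\le CrN^{-1-h+O(\delta)},& a_\pi&\le CN^{3-h+O(\delta)}&&\text{for type 1},\label{eq:basic1}\\
e_\pi&\le CN^{-2-h+O(\delta)},& a_\pi&\le CN^{2-h+O(\delta)}&&\text{for type 2}.\label{eq:basic2}
\end{align}
The factor $r$ in \eqref{eq:basic1} is the gain from short lags. Pieces of type 2 are one power of $N$ smaller, and the crude bounds \eqref{eq:basic2} will be enough to show that they never decide an inequality.

\subsection{The amplitude exponents}
For pieces of type 1 we measure the true amplitude in two ways, uniformly in the lag and against the decay $M^{3/2}r^{-7/2}$ that will come out of Lemma~\ref{lem:three}: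
\begin{align*}
A&=\inf\Bigl\{\kappa\ge0:\ \sup_{M,r}M^{-\kappa}\|u^{(1)}_{M,r}\|_\infty<\infty\Bigr\},\\
D&=\sup\Bigl\{\kappa\le10:\ \sup_{M,r}M^{\kappa-3/2}r^{7/2}\|u^{(1)}_{M,r}\|_\infty<\infty\Bigr\}.
\end{align*}
Unlike $h$, these numbers depend on $\delta$, through $Q$. The constraints $\kappa\ge0$ and $\kappa\le10$ only keep them in a bounded range. By \eqref{eq:basic1} and $r\le C$, the first set contains a number $3-h+O(\delta)\ge0$ and the second contains a number $-\frac32+h-O(\delta)$. So $D$ is a real number at most $10$, and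
\begin{equation}\label{eq:Abound}
0\le A\le3-h+O(\delta).
\end{equation}
The first set is closed under increasing $\kappa$ and the second under decreasing $\kappa$, so for every piece $\pi=(N,r,1)$
\begin{equation}\label{eq:AD}
a_\pi\le C\min\bigl(N^{A+\delta},\ N^{3/2-D+\delta}r^{-7/2}\bigr).
\end{equation}
The definitions are also used in the opposite direction: an estimate $M\|F_M\|_2\le CM^{-\kappa}$ for all $M\ge M_0$ implies $h\ge\kappa$, and likewise for $A$ and $D$. The frequencies $M<M_0$ do not matter, since they involve finitely many finite quantities.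

\section{Only fast pieces force a frequency}\label{sec:fast}

We now prove the principle of \S\ref{sub:example} in a pointwise form. The operator $P_M$ is not local, so the size of $\nabla u_N$ at one point is not enough; we use an average at scale $1/N$, which is nearly constant at that scale and controls all derivatives of $u_N$. Let $W_N(y)=N^{10}(1+N|y|)^{-L}$, whose $L^1$ norm does not depend on $N$, and, with convolution in $x$,
\[
v_N=W_N*|\nabla u_N|,\qquad v_\pi=W_N*|\nabla u_\pi|\quad(\pi=(N,r,i)),\qquad V=\sum_{N\le Q(M)}v_N .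
\]
The function $V$ depends on $M$, which is fixed in each statement. The inequality $1+N|x-z|\le(1+N|x-y-z|)(1+N|y|)$ gives
\begin{equation}\label{eq:slow}
v_N(t,x-y)\le(1+N|y|)^Lv_N(t,x).
\end{equation}

\begin{lemma}\label{lem:pointwise}
Let $M\ge2$ and $c_0=2^{-L}$.
\begin{enumerate}
\item[(i)] $|F^{(1)}_M|\le CV/M$ everywhere.
\item[(ii)] If $V(t,x)\le c_0M^{1-\delta}$, then $|F_M^{(1)}(t,x)|\le C_KM^{-K}$ for every $K$.
\end{enumerate}
\end{lemma}

\begin{proof}
Fix $t$ and let $w=u_{\le Q}$. For $k\ge1$ we have $\nabla^ku_N=\nabla^{k-1}\tilde P_N\nabla u_N$, and by \eqref{eq:schwartz} the kernel of $\nabla^{k-1}\tilde P_N$ is at most $C_kN^{k-1}W_N$. Hence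
\begin{equation}\label{eq:derivs}
|\nabla^kw|\le C_k\sum_{N\le Q}N^{k-1}v_N\le C_kM^{(1-\delta)(k-1)}V .
\end{equation}

(i) Write $P_M=M^{-1}\sum_{l=1}^{10}P_M^{[l]}\partial_l$, where $P_M^{[l]}$ has symbol $\mu_l(\xi/M)$ with $\mu_l(\xi)=-i\xi_l|\xi|^{-2}\varphi(\xi)$. Its kernel is at most $CM^{10}(1+M|y|)^{-2L}$. By \eqref{eq:derivs} and \eqref{eq:slow}, $|\nabla f(w)(x-y)|\le CV(x-y)\le C(1+M|y|)^LV(x)$. Therefore $|F^{(1)}_M(x)|\le CM^{-1}V(x)\|W_M\|_{L^1}$.

(ii) We iterate the trade of a derivative for a factor $M^{-1}$. Write $P_M=M^{-2k}R_M\Delta^k$, where $R_M$ has symbol $\mu(\xi/M)$ with $\mu(\xi)=(-1)^k|\xi|^{-2k}\varphi(\xi)$, so that its kernel obeys \eqref{eq:schwartz}. By the chain rule, $\Delta^kf(w)$ is a finite sum of terms $f^{(j)}(w)[\partial^{\alpha_1}w,\dots,\partial^{\alpha_j}w]$ with $1\le j\le2k$, all $|\alpha_i|\ge1$ and $\sum_i|\alpha_i|=2k$. The multilinear maps $f^{(j)}(w)$ are bounded by (H), however large $w$ is. With \eqref{eq:derivs},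
\begin{equation}\label{eq:chain}
M^{-2k}|\Delta^kf(w)|\le C_k\sum_{j=1}^{2k}M^{-2k}M^{(1-\delta)(2k-j)}V^j=C_k\sum_{j=1}^{2k}M^{-\delta(2k-j)}(V/M)^j .
\end{equation}
Each derivative thus gains $M^{-\delta}$: from the frequency gap if it falls on a derivative of $w$, and from the smallness of $V/M$ if it falls on $f$.

At points $z$ with $|z-x|\le M^{-1+\delta}$ we have $N|z-x|\le1$ for $N\le Q$, so \eqref{eq:slow} gives $V(z)\le2^LV(x)\le M^{1-\delta}$, and the right side of \eqref{eq:chain} is at most $C_kM^{-2k\delta}$. At all points, $V\le C\sum_{N\le Q}\|\nabla u_N\|_\infty\le C\sum_{N\le Q}N^5\|\nabla u\|_2\le CM^5$, so the right side of \eqref{eq:chain} is at most $C_kM^{8k}$. The kernel of $R_M$ has mass at most $C_{k,L'}M^{-(L'-10)\delta}$ on $|y|>M^{-1+\delta}$. Altogether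
\[
|F^{(1)}_M(x)|\le C_kM^{-2k\delta}+C_{k,L'}M^{8k-(L'-10)\delta}.
\]
Choose $k$ with $2k\delta\ge K$ and then $L'$ with $(L'-10)\delta\ge8k+K$.
\end{proof}

Where $V$ is large, a single piece is responsible up to a logarithm. By \eqref{eq:bernstein} there is a constant $C_1$ with $v_\pi\le C_1Na_\pi$ for all pieces. Call $\pi=(N,r,i)$ \emph{fast for $M$} if
\[
N\le M^{1-\delta}\qquad\text{and}\qquad C_1Na_\pi\ge M^{1-2\delta},
\]
and let $\Phi_M$ be the set of these pieces. It has at most $C\log^2M$ elements.

\begin{lemma}\label{lem:partition}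
For $M\ge M_0$ there is a partition of $[0,T)\times\mathbf R^{10}$ into measurable sets $S_0$ and $S_\pi$, $\pi\in\Phi_M$, such that
\[
|F_M^{(1)}|\le CM^{-60}\ \text{ on }S_0,\qquad|F^{(1)}_M|\le CM^{3\delta}\min\Bigl\{\frac{v_\pi}M,\Bigl(\frac{v_\pi}M\Bigr)^2\Bigr\}\ \text{ on }S_\pi .
\]
\end{lemma}

\begin{proof}
Let $S_0=\{V\le c_0M^{1-\delta}\}$; the bound on $S_0$ is Lemma~\ref{lem:pointwise}(ii). The term $N=1$ of $V$ is at most $C\|\nabla P_1u\|_\infty\le C\|u\|_2$, and $\sum_{N\ge2}\|\nabla P_Nu_{\rm lin}\|_\infty\le C$. So \eqref{eq:decomp} gives $V\le C+\sum_\pi v_\pi$, the sum running over the pieces with $N\le Q$. Outside $S_0$ and for $M$ large, the constant is at most $V/2$, and a piece that maximizes $v_\pi$ at the point satisfies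
\[
v_\pi\ge\frac{cV}{\log^2M}\ge M^{-\delta/2}V\ge c_0M^{1-3\delta/2}\ge M^{1-2\delta}.
\]
Such a piece is fast. Order the pieces and let $S_\pi$ be the set of points outside $S_0$ at which $\pi$ is the first maximizer. These sets are measurable, because $V$ and the $v_\pi$ are continuous: $u_N$ and $u_\pi$ are continuous in $t$ with values in $L^2$ and have compact Fourier support. On $S_\pi$, Lemma~\ref{lem:pointwise}(i) gives $|F^{(1)}_M|\le CM^{\delta/2}v_\pi/M$, and $v_\pi/M\ge M^{-2\delta}$ gives $v_\pi/M\le M^{2\delta}(v_\pi/M)^2$.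
\end{proof}

The quadratic bound looks wasteful, but it turns a pointwise estimate for $u^{(1)}_{M,r}$ into an integral of the energy density $|\nabla u_\pi|^2$, which is small.

\section{Three estimates for the forced wave}\label{sec:three}

We bound the three quantities that define $h$, $D$ and $A$ at frequency $M$ by the amplitude and energy of the pieces that are fast for $M$.

\begin{lemma}\label{lem:three}
For $M\ge M_0$ and every lag scale $r$ at frequency $M$, with $N$ denoting the frequency of $\pi$,
\begin{align}
M\|F_M^{(1)}\|_2&\le CM^{O(\delta)}\max_{\pi\in\Phi_M}e_\pi+CM^{-20},\label{eq:L1}\\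
\|u^{(1)}_{M,r}\|_\infty&\le CM^{3/2+O(\delta)}r^{-7/2}\max_{\pi\in\Phi_M}Ne_\pi^2+CM^{-20},\label{eq:L2}\\
\|u^{(1)}_{M,r}\|_\infty&\le CM^{17/9+O(\delta)}\max_{\pi\in\Phi_M}Na_\pi^{7/18}e_\pi^{11/9}+CM^{-20}.\label{eq:L3}
\end{align}
\end{lemma}

\begin{proof}
In each estimate we split according to Lemma~\ref{lem:partition}; the sum over $\Phi_M$ costs $C\log^2M\le CM^\delta$.

\emph{Proof of \eqref{eq:L1}.} On $S_\pi$ use the linear bound and $\|v_\pi\|_2\le\|W_N\|_{L^1}e_\pi$. On $S_0$ we need integrability at infinity. Since $|f(w)|\le\Lambda|w|$ and both $P_M$ and $u\mapsto u_{\le Q}$ are bounded on $L^1$, \eqref{eq:energy} gives $\|F^{(1)}_M\|_1\le C$. Hence $\|1_{S_0}F_M^{(1)}\|_2^2\le CM^{-60}\|F_M^{(1)}\|_1\le CM^{-60}$.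

\emph{The representation formula.} For $\tau\in I_r$ we have $1+M\tau\ge Mr/2$: either $Mr=1$ or $\tau\ge r/2$. Let $\Theta_\tau(y)=(1+M||y|-\tau|)^{-L}$ be the weight of the shell. Since $F^{(1)}_M=\tilde P_MF^{(1)}_M$, Lemma~\ref{lem:kernel} gives
\begin{equation}\label{eq:rep}
|u^{(1)}_{M,r}(t,x)|\le CM^{9/2}r^{-9/2}\int_{I_r\cap[0,t]}\int\Theta_\tau(y)\,|F^{(1)}_M(t-\tau,x-y)|\,dy\,d\tau .
\end{equation}

\emph{The linear bound.} From $s\le(\tau+M^{-1})(1+M|s-\tau|)$ and $\tau,M^{-1}\le r$,
\[
\int\Theta_\tau(y)\,dy=C\int_0^\infty s^9(1+M|s-\tau|)^{-L}\,ds\le C(\tau+M^{-1})^9M^{-1}\le CM^{-1}r^9 .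
\]
So $S_0$ contributes at most $CM^{7/2-60}r^{11/2}\le CM^{-20}$ to \eqref{eq:rep}, and by the linear bound and $v_\pi\le C_1Na_\pi$ the set $S_\pi$ contributes at most
\begin{equation}\label{eq:lin}
CM^{3\delta}\cdot M^{9/2}r^{-9/2}\cdot r\cdot M^{-1}r^9\cdot\frac{Na_\pi}M=CM^{3\delta}M^{5/2}r^{11/2}Na_\pi .
\end{equation}

\emph{The quadratic bound.} We claim that
\begin{equation}\label{eq:shell}
\sup_z\int\Theta_\tau(y)W_N(y-z)\,dy\le C\frac NM .
\end{equation}
The part of a sphere $\{|y|=s\}$ inside a ball of radius $\varepsilon$ has surface measure at most $C\varepsilon^9$: for $s\le\varepsilon$ this holds for the whole sphere, and for $s>\varepsilon$ the part lies within distance $2\varepsilon$ of one of its points, hence in a cap of angular radius at most $\pi\varepsilon/s$. Splitting into $|y-z|\le1/N$ and $2^{k-1}/N<|y-z|\le2^k/N$, we get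
\[
\int_{|y|=s}W_N(y-z)\,dS(y)\le CN^{10}\sum_{k\ge0}2^{-kL}(2^k/N)^9\le CN .
\]
Integration in $s$ against $(1+M|s-\tau|)^{-L}$ gives the factor $C/M$ and proves \eqref{eq:shell}. By the Cauchy--Schwarz inequality, $v_\pi^2\le\|W_N\|_{L^1}\,W_N*|\nabla u_\pi|^2$, so Fubini's theorem and \eqref{eq:shell} give $\int\Theta_\tau(y)v_\pi(t-\tau,x-y)^2\,dy\le C(N/M)e_\pi^2$. Hence the contribution of $S_\pi$ is also at most
\begin{equation}\label{eq:quad}
CM^{3\delta}\cdot M^{9/2}r^{-9/2}\cdot r\cdot M^{-2}\cdot\frac NMe_\pi^2=CM^{3\delta}M^{3/2}r^{-7/2}Ne_\pi^2 .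
\end{equation}
This proves \eqref{eq:L2}.

\emph{Proof of \eqref{eq:L3}.} The bound \eqref{eq:lin} increases with $r$ and \eqref{eq:quad} decreases, while the definition of $A$ asks for a bound uniform in $r$. We take the geometric mean with weights $\frac7{18}$ for \eqref{eq:lin} and $\frac{11}{18}$ for \eqref{eq:quad}. The power of $r$ is $\frac{11}2\cdot\frac7{18}-\frac72\cdot\frac{11}{18}=0$, the power of $M$ is $\frac{35}{36}+\frac{33}{36}=\frac{17}9$, and the remaining factor is $Na_\pi^{7/18}e_\pi^{11/9}$.
\end{proof}

Since $r\le C$, the error terms satisfy $M^{-20}\le CM^{3/2-10}r^{-7/2}$, so they are compatible with the cap $10$ in the definition of $D$. As a first consequence, \eqref{eq:basic1}, \eqref{eq:basic2} and $h\ge0$ give $Ne_\pi^2\le CN^{-1+O(\delta)}\le C$ for every piece, so \eqref{eq:L2} implies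
\begin{equation}\label{eq:Dpos}
D\ge-O(\delta).
\end{equation}

\section{Inequalities between the exponents}\label{sec:ineq}

Put
\begin{equation}\label{eq:lrs}
\lambda=1+A,\qquad\rho=\frac{2A+2D-3}7,\qquad\sigma=h+\rho .
\end{equation}
These quantities describe the worst fast piece. The two bounds in \eqref{eq:AD} are equal, up to $\delta$, at the lag $r=N^{-\rho}$; this is the longest lag at which the amplitude $N^A$ is allowed, and there \eqref{eq:basic1} allows the energy norm $N^{-1-\sigma}$. A piece of amplitude $N^A$ is fast for $M$ up to $M=N^\lambda$. If one inserts $N=M^{1/\lambda}$, $a_\pi=N^A$, $e_\pi=N^{-1-\sigma}$ on the right of \eqref{eq:L1}--\eqref{eq:L3}, and the extremal sizes $M^{-h}$, $M^{3/2-D}r^{-7/2}$, $M^A$ on the left, then comparing exponents gives \eqref{eq:I1}--\eqref{eq:I3} below. The proof has to show that no other fast piece is worse.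

\begin{proposition}\label{prop:ineq}
Assume $T<\infty$ and $0\le h\le3$. Then there are real numbers $A\ge0$ and $D$ such that, with the notation \eqref{eq:lrs},
\begin{align}
hA&\ge1,\label{eq:I0}\\
h\lambda&\ge1+\sigma,\label{eq:I1}\\
D\lambda&\ge1+2\sigma,\label{eq:I2}\\
9A\lambda&\le17\lambda-2-11\sigma+\tfrac72A.\label{eq:I3}
\end{align}
\end{proposition}

\begin{proof}
In Steps 1--4, $\delta$ is fixed and $A,D$ are the exponents of Section~\ref{sec:pieces}. For small $\delta$, \eqref{eq:Abound} and \eqref{eq:Dpos} give $1\le\lambda\le5$ and $-1\le D\le10$, so all exponents below are bounded by absolute constants. This is what keeps the errors $O(\delta)$.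

\emph{Step 1: what fastness implies.} Let $\pi=(N,r,1)\in\Phi_M$. By \eqref{eq:AD}, $M^{1-2\delta}\le C_1Na_\pi\le CN^{\lambda+\delta}$, and $(1-2\delta)/(\lambda+\delta)\ge1/\lambda-3\delta$. Using also the second bound in \eqref{eq:AD} and $a_\pi^{-1}\le C_1NM^{-1+2\delta}$, we obtain
\begin{gather}
N\ge cM^{1/\lambda-3\delta},\label{eq:Nlow1}\\
r^{7/2}\le CN^{3/2-D+\delta}a_\pi^{-1},\qquad r\le CM^{-2/7+O(\delta)}N^{(5-2D)/7}.\label{eq:rshort}
\end{gather}
Let $\pi=(N,r,2)\in\Phi_M$. By \eqref{eq:basic2}, $M^{1-2\delta}\le CN^{3-h+O(\delta)}$. If $h>\frac52$, the right side is at most $CM^{1/2+O(\delta)}$, so for small $\delta$ and large $M$ no piece of type 2 is fast. If $h\le\frac52$, then $3-h\ge\frac12$ and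
\begin{equation}\label{eq:Nlow2}
N\ge cM^{1/(3-h)-O(\delta)} .
\end{equation}
In the lists below, an entry marked $*$ comes from type 2 and is present only if $h\le\frac52$.

We use \eqref{eq:Nlow1} and \eqref{eq:Nlow2} as follows. If $cM^{\gamma-O(\delta)}\le N\le M$ and $\beta\ge0$ is bounded by an absolute constant, then $N^{-\beta+O(\delta)}\le CM^{-\beta\gamma+O(\delta)}$. The sign of $\beta$ has to be checked each time; it says that the lowest admissible frequency is the worst.

\emph{Step 2: the inequality for $h$.} For type 1, \eqref{eq:basic1} with $r\le C$ gives $e_\pi\le CM^{-(1+h)/\lambda+O(\delta)}$. With \eqref{eq:rshort} instead,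
\[
e_\pi\le CM^{-2/7+O(\delta)}N^{-\beta},\qquad\beta=1+h-\frac{5-2D}7=h+\frac{2+2D}7,
\]
and $\beta>0$ by \eqref{eq:Dpos}. Since $\frac27\lambda+\beta=h+\frac{4+2A+2D}7=1+\sigma$, we get $e_\pi\le CM^{-(1+\sigma)/\lambda+O(\delta)}$. For type 2, $e_\pi\le CN^{-2-h+O(\delta)}\le CM^{-(2+h)/(3-h)+O(\delta)}$. Finally $M\|F_M^{(2)}\|_2\le CM^{-1-h+O(\delta)}$ by \eqref{eq:F2}. Now \eqref{eq:L1} and the definition of $h$ give
\[
h\ge\min\Bigl\{\frac{1+\max(h,\sigma)}\lambda,\ \Bigl(\frac{2+h}{3-h}\Bigr)^{*},\ 1+h,\ 20\Bigr\}-O(\delta).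
\]
The last three entries exceed $h$ by at least $\frac13$, because $\frac{2+h}{3-h}-h=\frac{(h-1)^2+1}{3-h}\ge\frac13$ and $h\le3$. For small $\delta$ the inequality must therefore hold with the first entry:
\begin{equation}\label{eq:E1}
hA\ge1-O(\delta),\qquad h\lambda\ge1+\sigma-O(\delta).
\end{equation}
With \eqref{eq:Abound} this gives $h(3-h)\ge1-O(\delta)$ for all small $\delta$. Since $h$ does not depend on $\delta$, we have $h(3-h)\ge1$. The function $h(3-h)$ increases on $[0,\frac38]$ to the value $\frac{63}{64}<1$, so
\begin{equation}\label{eq:hlow}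
h>\tfrac38 .
\end{equation}

\emph{Step 3: the inequality for $D$.} For type 1, \eqref{eq:basic1} and \eqref{eq:rshort} give
\[
Ne_\pi^2\le Cr^2N^{-1-2h+O(\delta)}\le CM^{-4/7+O(\delta)}N^{-\beta},\qquad\beta=\frac{14h+4D-3}7,
\]
and $\beta>0$ for small $\delta$, because $14h>\frac{21}4$ by \eqref{eq:hlow} and $D\ge-O(\delta)$. Since $\frac47\lambda+\beta=2h+\frac{4A+4D+1}7=1+2\sigma$, we get $Ne_\pi^2\le CM^{-(1+2\sigma)/\lambda+O(\delta)}$. For type 2, $Ne_\pi^2\le CN^{-3-2h+O(\delta)}\le CM^{-(3+2h)/(3-h)+O(\delta)}$. By \eqref{eq:L2} and the definition of $D$,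
\begin{equation}\label{eq:E2}
D\ge\min\Bigl\{\frac{1+2\sigma}\lambda,\ \Bigl(\frac{3+2h}{3-h}\Bigr)^{*},\ 10\Bigr\}-O(\delta).
\end{equation}

\emph{Step 4: the inequality for $A$.} For type 1, \eqref{eq:basic1} gives $Na_\pi^{7/18}e_\pi^{11/9}\le CN^{-(2+11h)/9+O(\delta)}a_\pi^{7/18}r^{11/9}$. A large amplitude increases the factor $a_\pi^{7/18}$ but shortens the lag, so we compare the two effects. The first bound in \eqref{eq:rshort}, raised to the power $\frac{22}{63}$, bounds $r^{11/9}$ and leaves $a_\pi$ with the exponent $\frac7{18}-\frac{22}{63}=\frac5{126}$. This exponent is positive, so the largest amplitude is the worst, and $a_\pi\le CN^{A+\delta}$ gives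
\[
Na_\pi^{7/18}e_\pi^{11/9}\le CN^{-Y/9+O(\delta)},\qquad Y=2+11h+\tfrac{22}7\bigl(D-\tfrac32\bigr)-\tfrac5{14}A .
\]
Since $11\rho=\frac{22}7(D-\frac32)+\frac{22}7A$ and $\frac{22}7+\frac5{14}=\frac72$, we have $Y=2+11\sigma-\frac72A$. By \eqref{eq:Dpos}, \eqref{eq:Abound} and \eqref{eq:hlow},
\[
Y\ge2+11h-\tfrac{33}7-\tfrac5{14}(3-h)-O(\delta)=\tfrac{53}{14}(3h-1)-O(\delta)>0
\]
for small $\delta$. So the quantity is at most $CM^{-Y/(9\lambda)+O(\delta)}$. For type 2, \eqref{eq:basic2} bounds it by a power of $N$ with exponent $1+\frac7{18}(2-h)-\frac{11}9(2+h)+O(\delta)=-\frac{12+29h}{18}+O(\delta)$, and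
\[
\frac{17}9-\frac{12+29h}{18(3-h)}=\frac{90-63h}{18(3-h)}=\frac{10-7h}{2(3-h)} .
\]
By \eqref{eq:L3} and the definition of $A$,
\begin{equation}\label{eq:E3}
A\le\max\Bigl\{0,\ \frac{17}9-\frac{2+11\sigma-\frac72A}{9\lambda},\ \Bigl(\frac{10-7h}{2(3-h)}\Bigr)^{*}\Bigr\}+O(\delta).
\end{equation}

\emph{Step 5: the limit $\delta\to0$.} The pairs $(A,D)$ lie in a bounded set, so they converge along a sequence $\delta\to0$; from now on $(A,D)$ is the limit, and $A\ge0$. The number $h$ and the presence of the starred entries do not depend on $\delta$, and all entries are continuous in $(A,D)$ on $A\ge0$. So \eqref{eq:E1}, \eqref{eq:E2} and \eqref{eq:E3} hold for the limit without error terms. The first gives \eqref{eq:I0} and \eqref{eq:I1}.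

In \eqref{eq:E2} the first entry is the smallest. By \eqref{eq:I1} it is at most $(2h\lambda-1)/\lambda<2h$, while $10>2h$, and $\frac{3+2h}{3-h}>2h$ is equivalent to $2(h-1)^2+1>0$. This gives \eqref{eq:I2}.

In \eqref{eq:E3}, $A\le0$ contradicts \eqref{eq:I0}. If $A$ were at most the third entry, \eqref{eq:I0} would give $h(10-7h)\ge2(3-h)$, that is $7h^2-12h+6\le0$, and the discriminant $144-168$ is negative. So $A$ is at most the second entry, which is \eqref{eq:I3}.
\end{proof}

\section{The inequalities are incompatible}\label{sec:algebra}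

\begin{lemma}\label{lem:algebra}
There are no real numbers $h\ge0$, $A\ge0$ and $D$ that satisfy \eqref{eq:I0}--\eqref{eq:I3}.
\end{lemma}

\begin{proof}
Suppose that they exist. We eliminate $D$, then $h$, then $\sigma$. By \eqref{eq:I0}, $A>0$ and $h>0$, so $\lambda>1$ and $h\lambda=h+hA>1$. From \eqref{eq:lrs}, $D=\frac72(\sigma-h)-\lambda+\frac52$, and twice \eqref{eq:I2} becomes
\begin{equation}\label{eq:elim}
\sigma(7\lambda-4)\ge2\lambda^2-5\lambda+2+7h\lambda .
\end{equation}
Let $q(\lambda)=2\lambda^2-5\lambda+9$, which is positive since its discriminant is $25-72$. As $h\lambda>1$, the right side of \eqref{eq:elim} exceeds $q(\lambda)$, and $7\lambda-4>0$; hence $\sigma>0$. Using \eqref{eq:I1} in \eqref{eq:elim} instead, we get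
\begin{equation}\label{eq:slow2}
\sigma(7\lambda-11)\ge q(\lambda)>0,
\end{equation}
and therefore $\lambda>\frac{11}7$. With $A=\lambda-1$, twice \eqref{eq:I3} reads $22\sigma\le-18\lambda^2+59\lambda-11$. Multiply by $7\lambda-11>0$ and use \eqref{eq:slow2}:
\[
44\lambda^2-110\lambda+198\le-126\lambda^3+611\lambda^2-726\lambda+121 .
\]
Collecting terms and dividing by $7$ gives $p(\lambda)\le0$, where $p(\lambda)=18\lambda^3-81\lambda^2+88\lambda+11$. But with $z=6\lambda-9$, so that $z^3=216\lambda^3-972\lambda^2+1458\lambda-729$,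
\[
12\,p(\lambda)=z^3-67z+258=(z-5)^2(z+10)+8(z+1),
\]
and this is positive because $\lambda>\frac{11}7>\frac32$ gives $z>0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let the data be in $C_c^\infty$ and suppose $T<\infty$. By Proposition~\ref{prop:ineq} and Lemma~\ref{lem:algebra}, $h\le3$ is impossible. So $h>3$, which gives \eqref{eq:goal} and contradicts the continuation criterion. Hence $T=\infty$. General smooth data, uniqueness and the absence of blow-up follow from Lemma~\ref{lem:cone} as explained after its proof.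
\end{proof}

\begin{remark}[the role of the dimension]
In dimension $d$ the factor in \eqref{eq:rep} is $(M/r)^{(d-1)/2}$, the shell has volume $M^{-1}r^{d-1}$, and \eqref{eq:shell} is unchanged. So \eqref{eq:lin} and \eqref{eq:quad} become $M^{(d-5)/2}r^{(d+1)/2}Na_\pi$ and $M^{(d-7)/2}r^{-(d-3)/2}Ne_\pi^2$. For $d=11$ one measures $D$ against $M^2r^{-4}$, the crossover lag is $N^{-\rho}$ with $\rho=(A+D-2)/4$, and the weights that cancel $r$ are $\frac25$ and $\frac35$. The worst-piece computation at the start of Section~\ref{sec:ineq} then reproduces \eqref{eq:I1} and \eqref{eq:I2} and replaces \eqref{eq:I3} by $5A\lambda\le12\lambda-1-6\sigma+2A$. For $h=\frac45$, $A=\frac32$, $D=\frac{13}{10}$ we have $\lambda=\frac52$, $\rho=\frac15$, $\sigma=1$, and \eqref{eq:I0}, \eqref{eq:I1}, \eqref{eq:I2} and the new inequality read $\frac65\ge1$, $2\ge2$, $\frac{13}4\ge3$ and $\frac{75}4\le26$. So these inequalities are compatible for $d=11$, which is consistent with the blow-up result.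
\end{remark}

\section{Lower dimensions and variable coefficients}\label{sec:more}

Both parts of Theorem~\ref{thm:more} use that Theorem~\ref{thm:main} requires no decay of the data; the second also uses that the number of components is arbitrary.

\begin{proof}[Proof of Theorem~\ref{thm:more}(i)]
Let $d<10$ and regard the data as functions on $\mathbf R^{10}$ that do not depend on $x_{d+1},\dots,x_{10}$. Theorem~\ref{thm:main} gives a global smooth solution on $[0,\infty)\times\mathbf R^{10}$. Its translates in the extra directions solve the same problem with the same data, so by uniqueness it does not depend on the extra variables. It is therefore a global smooth solution on $[0,\infty)\times\mathbf R^d$. By Lemma~\ref{lem:cone} it is unique and extends every smooth solution with these data. For $d\ge11$ the quoted result gives a solution that blows up, and by Lemma~\ref{lem:cone} its data have no global smooth solution. The normalization $f(0)=0$ is immaterial here, since the extra component $\theta$ of the next proof restores it.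
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(ii)]
The functions $1,t,x_1,\dots,x_d$ solve the free wave equation, so they can be adjoined to $u$ as new components; this makes the system autonomous. Two corrections are needed to obtain (H): a cutoff, because the derivatives of $f$ are bounded only for $(t,x)$ in compact sets, and a term that restores the value $0$ at the origin.

Fix $B>0$. Let $\zeta(s)=\int_0^s\chi_B$, where $\chi_B\in C_c^\infty(\mathbf R)$ equals $1$ on $[-B,B]$. Then $\zeta$ and all its derivatives are bounded, and $\zeta(s)=s$ for $|s|\le B$. For $U=(\theta,s,y,u)\in\mathbf R\times\mathbf R\times\mathbf R^d\times\mathbf R^m$ put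
\[
\tilde f(U)=f\bigl(\zeta(s),\zeta(y_1),\dots,\zeta(y_d),u\bigr)-f(0,0,0)+f(0,0,0)\frac{\sin\theta}{\sin1}.
\]
The map $U\mapsto(0,0,0,\tilde f(U))$ satisfies (H): it vanishes at $U=0$, and its derivatives of positive order are bounded by the chain rule, because $(\zeta(s),\zeta(y_1),\dots,\zeta(y_d))$ stays in a compact set. Apply part (i) with the following data, listed as (value, time derivative): $(1,0)$ for $\theta$, $(0,1)$ for $s$, $(x,0)$ for $y$, and $(g_0,g_1)$ for $u$. The components $\theta,s,y$ of the global solution solve the free wave equation, so $\theta=1$, $s=t$, $y=x$ by uniqueness. The last component $u^B$ is smooth on $[0,\infty)\times\mathbf R^d$ and solves $\Box u=f(t,x,u)$ where $t\le B$ and all $|x_i|\le B$, in particular on the cone $\{|x|<B-t\}$.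

On each compact cone, $f$ is Lipschitz in $u$ uniformly in $(t,x)$, so Lemma~\ref{lem:cone} applies to the difference of two solutions of $\Box u=f(t,x,u)$. This gives uniqueness, and it shows that $u^B=u^{B'}$ on $\{|x|<B-t\}$ for $B<B'$. As $B\to\infty$ these cones exhaust $[0,\infty)\times\mathbf R^d$, and the $u^B$ patch to a global smooth solution.
\end{proof}

\begin{thebibliography}{1}

\bibitem{problem}
\emph{Finite time blowup for high dimensional nonlinear wave systems with bounded smooth nonlinearity},
\texttt{https://www.pith.science/p/1603.01908}.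

\end{thebibliography}
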